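# DC functions of two or more variables whose graphs have a non-DC distance function

## 1. Convex graphs, where the distance function is DC

Throughout, $d_F=\operatorname{dist}(\cdot,F)$ is the distance function of a closed set $F\subset\mathbb R^d$, and graphs are written
$$F=\operatorname{graph} g=\{(x,g(x)):x\in\mathbb R^{d-1}\}\subset\mathbb R^d ,$$
with points of $\mathbb R^d$ written $(x,z)$, $x\in\mathbb R^{d-1}$, $z\in\mathbb R$.

**Definition (DC).** A function on $\mathbb R^k$ is DC if it is the difference of two convex functions on $\mathbb R^k$. On an open convex set $U$ we say "DC on $U$" if the two functions are convex on $U$.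

Sums and scalar multiples of DC functions are DC, and so are restrictions to affine subspaces and compositions $f\circ\ell$ with $\ell$ affine. For example, writing $a^+=\max(a,0)$, the tent
$$(w-|u|)^+=\big[(u+w)^++(u-w)^+\big]-2u^+ \qquad(w>0)$$
is DC on $\mathbb R$: the right side is $0$ for $u\le -w$, is $u+w$ on $[-w,0]$, is $u+w-2u=w-u$ on $[0,w]$, and is $0$ for $u\ge w$.

**Proposition 1.** If $g:\mathbb R^{d-1}\to\mathbb R$ is convex or concave and $F=\operatorname{graph}g$, then $d_F$ is DC on $\mathbb R^d$.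

*Proof.* Replacing $z$ by $-z$, we may assume that $g$ is convex. Then $g$ is continuous, the epigraph $E=\{(x,z):z\ge g(x)\}$ is closed and convex, its interior is $\{z>g(x)\}$, and its boundary is $F$. Let $b=d_F$ outside $E$ and $b=-d_F$ on $E$. For a unit vector $\nu$ put $h(\nu)=\sup_{q\in E}\nu\cdot q$. We claim
$$b(p)=\sup\{\nu\cdot p-h(\nu):\ |\nu|=1,\ h(\nu)<\infty\}. \tag{1}$$

Let $p\notin E$ and let $q$ be the point of $E$ nearest to $p$. Then $q\in F$, so $b(p)=d_F(p)=|p-q|$. For every admissible $\nu$ we have $\nu\cdot p-h(\nu)\le\nu\cdot(p-q)\le|p-q|$. The choice $\nu=(p-q)/|p-q|$ gives equality, because $E$ lies in the half-space $\nu\cdot y\le\nu\cdot q$.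

Let $p\in E$ and $\varrho=d_F(p)$. The closed ball of radius $\varrho$ about $p$ lies in $E$. This is trivial if $\varrho=0$. If $\varrho>0$, the open ball is connected, misses the boundary $F$ and contains the interior point $p$, so it lies in $E$, and $E$ is closed. Hence $h(\nu)\ge\nu\cdot(p+\varrho\nu)=\nu\cdot p+\varrho$, that is, $\nu\cdot p-h(\nu)\le-\varrho$. For equality, take $q\in F$ with $|p-q|=\varrho$ and a supporting hyperplane of $E$ at $q$ with outer unit normal $\nu$. Then $h(\nu)=\nu\cdot q$ and $\nu\cdot p-h(\nu)=\nu\cdot(p-q)\ge-\varrho$.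

This proves (1), so $b$ is a supremum of affine functions and is convex. Finally $d_F=|b|=2b^+-b$ is a difference of two convex functions. $\square$

A case to see by hand: $d=2$ and $g(x)=|x|$. For $x\ge0$ the nearer half of the graph is the ray $\{(s,s):s\ge0\}$, so $d_F(x,z)=|z-x|/\sqrt2$ if $z\ge-x$, and $d_F(x,z)=\sqrt{x^2+z^2}$ if $z<-x$. The formula for $x\le 0$ is symmetric.

What changes for general DC $g$? The identity $d_F=|b|$ survives for the signed distance $b$, but when $g$ is a difference of convex functions neither side of $F$ need be convex, and nothing tells us that $b$ is convex. So we ask: **if $g$ is an arbitrary DC function, must $d_F$ be DC?**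

The question for $d\ge3$ is posed in "On sets in $\mathbb R^d$ with DC distance function" (https://tomesphere.com/paper/1904.12223.md). Two positive results are known, and we quote them.

* **(K1)** If $F\subset\mathbb R^2$ is the graph of a DC function $g:\mathbb R\to\mathbb R$, then $d_F$ is DC on $\mathbb R^2$.
* **(K2)** For every $d>1$, if $F\subset\mathbb R^d$ is the graph of a semiconcave function $g:\mathbb R^{d-1}\to\mathbb R$, then $d_F$ is DC on $\mathbb R^d$.

**Definition (semiconcave).** A function $g:\mathbb R^k\to\mathbb R$ is semiconcave if there is $C\ge0$ such that $x\mapsto g(x)-C|x|^2$ is concave.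

For example, $-|x|$ is semiconcave with $C=0$, and a $C^1$ function whose gradient is $L$-Lipschitz is semiconcave with $C=L/2$, since the gradient $Lx-\nabla g(x)$ of $\frac L2|x|^2-g$ is monotone. The function $|x|$ is not semiconcave: its slope jumps up at $0$, and subtracting $C|x|^2$ does not remove the jump.

For $d\ge3$ and arbitrary DC $g$ the answer is no.

**Theorem 2.** For every $d\ge3$ there are DC functions $\varphi,R:\mathbb R\to\mathbb R$ such that $g(x)=\varphi(x_2)+R(x_1-x_2)$ is DC on $\mathbb R^{d-1}$, but $d_F$ is not DC on $\mathbb R^d$ for $F=\operatorname{graph}g$.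

**Theorem 3.** Let $d\ge3$ and let $\omega:[0,\infty)\to[0,\infty)$ be concave and nondecreasing, with $\omega(0)=\omega(0+)=0$. The statement "for every DC function $g\in C^1(\mathbb R^{d-1})$ with $|\nabla g(x)-\nabla g(y)|\le\omega(|x-y|)$ for all $x,y$, the function $d_{\operatorname{graph}g}$ is DC" is true if and only if $\omega(r)=O(r)$ as $r\to0+$. If $\omega(r)\ne O(r)$, a counterexample $g$ can be chosen with compact support, $C^\infty$ on $\mathbb R^{d-1}\setminus\{0\}$, and such that $d_F$ is not DC on any open convex neighborhood of $0\in F$. In particular, there are counterexamples in $\bigcap_{\alpha<1}C^{1,\alpha}$ that are smooth off one point.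

Theorem 2 alone answers the question. The proof of Theorem 3 does not use Theorem 2, but it repeats the same geometry with smooth ingredients.

## 2. Where the obstruction must live, and how to detect it

**Away from $F$ nothing can go wrong.** Let $U$ be open and convex with $d_F\ge t>0$ on $U$. For each $q\in F$, the function $p\mapsto|p-q|$ is smooth on $U$ with Hessian at most $\frac1{|p-q|}\mathrm{Id}\le\frac1t\mathrm{Id}$. So $|p-q|-\frac1{2t}|p|^2$ is concave on $U$, and so is the infimum over $q$, which is $d_F-\frac1{2t}|p|^2$. Hence $d_F$ is DC on $U$. The bound $1/t$ degenerates as $t\to0$, so a counterexample must show increasingly violent behavior of $d_F$ at heights $t\to0$ above $F$.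

**What violent means.** A finite convex function on $\mathbb R^k$ is Lipschitz on bounded sets, so along a bounded segment its slope can increase only by a bounded amount. Here is a one-variable illustration. Let
$$f(u)=\sum_{m\ge1}\big(4^{-m-1}-|u-2^{-m}|\big)^+ .$$
The tents are disjoint, since $2^{-m}-4^{-m-1}>2^{-m-1}+4^{-m-2}$. All slopes of $f$ are $0$ or $\pm1$. Yet $f$ is not DC. If $f=c_1-c_2$, then at each peak the slope of $f$ jumps by $-2$ while that of $c_1$ jumps by at least $0$, so the slope of $c_2=c_1-f$ jumps by at least $2$. There are infinitely many peaks in $[0,1]$, so the slope of $c_2$ is unbounded there, which is impossible. The next lemma is the quantitative form of this for dips instead of peaks.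

**Lemma 4.** Let $U\subset\mathbb R^d$ be convex and open, $f=c_1-c_2$ on $U$ with $c_1,c_2$ convex and $c_1$ $\Lambda$-Lipschitz on $U$. Let $e$ be a unit vector, $\delta>0$, $K\ge2$ an integer, and $p+\xi e\in U$ for $\xi\in[0,K\delta]$. Put $D(\xi)=f(p+\xi e)$. If
$$D((k-\tfrac12)\delta)+D((k+\tfrac12)\delta)-2D(k\delta)\ge A\qquad(k=1,\dots,K-1),$$
then $2\Lambda\ge(K-1)\,\dfrac{2A}\delta$.

*Proof.* Let $C(\xi)=c_1(p+\xi e)$. Since $C=D+c_2(p+\cdot\,e)$ and the second differences of the convex function $c_2$ are $\ge0$, the function $C$ satisfies the same inequalities as $D$. Consider the slopes of $C$ on the half-intervals to the left and to the right of $k\delta$: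
$$s_k^-=\frac{C(k\delta)-C((k-\frac12)\delta)}{\delta/2},\qquad s_k^+=\frac{C((k+\frac12)\delta)-C(k\delta)}{\delta/2}.$$
Then $s_k^+-s_k^-$ is the second difference of $C$ divided by $\delta/2$, so $s_k^+-s_k^-\ge2A/\delta$. Convexity of $C$ on the adjacent intervals $[k\delta,(k+\frac12)\delta]$ and $[(k+\frac12)\delta,(k+1)\delta]$ gives $s_k^+\le s_{k+1}^-$. Hence
$$(K-1)\frac{2A}\delta\le\sum_{k=1}^{K-1}(s_k^+-s_k^-)=s_{K-1}^+-s_1^-+\sum_{k=1}^{K-2}(s_k^+-s_{k+1}^-)\le s_{K-1}^+-s_1^-\le2\Lambda.\qquad\square$$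

So we want, on segments at height $t\to0$, many dips of depth $A$ at spacing $\delta$, with (number of dips)$\,\cdot A/\delta\to\infty$. Call $2A/\delta$ the *gain* of a dip. At the same time $g$ must stay DC. If $g$ is built from one-variable functions, this means that their total slope variation (the *cost*) must stay summable.

## 3. Parallel ridges on flat ground: one ridge, one dip

The first thing to try is to produce dips of $d_F$ by putting ridges on a flat graph. Let
$$\psi(u)=\sum_{k=0}^{N}h\Big(1-\frac{|u-k\delta|}w\Big)^+,\qquad 0<w\le\tfrac\delta2,\quad 0<h\le t,$$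
let $g(x_1,x_2)=\psi(x_1)$, and look from the line at height $t$: $D(\xi)=d_F(\xi,0,t)$. Above a ridge there should be a dip.

Compare gain and cost for a single ridge, $1\le k\le N-1$. At the points $(k\pm\frac12)\delta$ the function $\psi$ vanishes, so $D\le t$ there. The graph lies at heights at most $h\le t$, so $D(k\delta)\ge t-h$. Hence the second difference satisfies
$$A_k:=D((k-\tfrac12)\delta)+D((k+\tfrac12)\delta)-2D(k\delta)\le2h .$$
The slope of the tent goes $0\to h/w\to-h/w\to0$, a total variation of $4h/w\ge8h/\delta\ge4A_k/\delta$. So the gain $2A_k/\delta$ is at most *half* the cost of the ridge that produced it. If the costs are summable, so are the gains, and Lemma 4 can never give a contradiction.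

No other choice of $\psi$ helps either. If $g(x_1,x_2)=\psi(x_1)$, then $d_F(x_1,x_2,z)=d_{\operatorname{graph}\psi}(x_1,z)$, and by (K1) this is DC whenever $\psi$ is DC. The point of failure is that each ridge is paid for once and is seen once. With two variables we can hope that one ridge is seen many times.

## 4. Diagonal ridges across a cylinder with marked lines

**Many points at the same distance.** Take the line $L=\{(x,0,t):x\in\mathbb R\}$ and, below it, the circular cylinder $z=t-\sqrt{t^2-s^2}$, where now $(y',s)$ are the horizontal coordinates. The squared distance from $p_x=(x,0,t)$ to the surface point over $(y',s)$ is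
$$(y'-x)^2+s^2+(t^2-s^2)=t^2+(y'-x)^2 .$$
So $p_x$ sees the whole circle $y'=x$ at distance $t$. A ridge along the diagonal $y'=s$ is therefore visible from $p_x$ for many different $x$, at the crossing $s=y'=x$.

**The bare cylinder does not suffice.** Put a ridge of height $h\in(0,t]$ along $y'=s$, $0\le s\le t/2$. The ridge point with $y'=s=x$ shows, for every $x\in[0,t/2]$,
$$D(x)^2\le x^2+\big(\sqrt{t^2-x^2}-h\big)^2=t^2-h\big(2\sqrt{t^2-x^2}-h\big)<t^2 .$$
So $D<t$ along the entire interval. The ridge produces one long depression and no alternation between values below $t$ and values at least $t$.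

**Marked lines.** We want the ridge to be visible only from $x=0,\delta,2\delta,\dots,J\delta$. So we lower the cylinder slightly, except on the lines $s=j\delta$. Replace $s^2$ under the root by a function $P(s)$ with
$$s^2-P(s)=\operatorname{dist}(s,\Theta)^2,\qquad\Theta=\{0,\delta,\dots,J\delta\}.$$
Without ridges, the squared distance from $p_x$ to the surface is now $t^2+(y'-x)^2+\operatorname{dist}(s,\Theta)^2$. Check the smallest case by hand: $\Theta=\{0,\delta\}$, with an infinitely thin ridge of height $h\le t$ along $y'=s$. A crest point over $y'=s$ has squared distance from $p_x$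
$$(x-s)^2+s^2+\big(\sqrt{t^2-P(s)}-h\big)^2\ \ge\ t^2+(x-s)^2+\operatorname{dist}(s,\Theta)^2-2th .$$
For $x=0$ or $x=\delta$, taking $s=x$ gives exactly $t^2-h(2\sqrt{t^2-s^2}-h)<t^2$ when $\delta\le t/2$: there is a dip. For $x=\delta/2$ we have $(x-s)^2+\operatorname{dist}(s,\Theta)^2\ge\delta^2/8$. Indeed, for $0\le s\le\delta/2$ it equals $(\frac\delta2-s)^2+s^2$, the range $\frac\delta2\le s\le\delta$ is symmetric, and outside $[0,\delta]$ the first term alone is at least $\delta^2/4$. So if $2th\le\delta^2/8$, the point $p_{\delta/2}$ sees every crest at distance at least $t$. One ridge has produced two dips.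

**The bookkeeping.** Take $I$ parallel diagonal ridges $y'-s=i\sigma$ and $J+1$ marked lines $s=j\delta$. Ridge $i$ crosses line $j$ at $y'=i\sigma+j\delta$. With $\sigma=(J+1)\delta$ these numbers run exactly once through the consecutive multiples $0,\delta,\dots,(I(J+1)-1)\delta$. The depth of a dip is of order $h\sim\delta^2/t$. Up to constant factors:

* gain: $(\text{number of dips})\cdot h/\delta\sim IJ\cdot\delta/t$;
* cost of the ridges, with width $\sim\delta$ and slope $\kappa\sim\delta/t$: $I\cdot\delta/t$;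
* cost of the cylinder part $|s|\le J\delta$, whose slope runs up to about $J\delta/t$: $J\cdot\delta/t$.

The gain is multiplicative and the cost is additive. Asking for cost $\sim\frac1n$ and gain $\sim n$ with $I=J$ gives $I=J=n^2$ and $\delta/t=n^{-3}$. The segment then has length about $n^4\delta=nt$. With $t=n^{-3}$ this is $n^{-2}$, which fits easily between the points $\frac1n$, $n=8,16,32,\dots$, where we shall place the blocks. These are the parameters below.

## 5. Proof of Theorem 2

**Step 1 (Reduction to $d=3$).** *We remove the extra variables.* Suppose $g_0(x_1,x_2)=\varphi(x_2)+R(x_1-x_2)$ on $\mathbb R^2$ is a counterexample with graph $F_0\subset\mathbb R^3$. For $d>3$ put $g(x_1,\dots,x_{d-1})=g_0(x_1,x_2)$, which is DC. Then $d_F(x,z)=d_{F_0}(x_1,x_2,z)$. If $d_F$ were DC, its restriction to $\{x_3=\dots=x_{d-1}=0\}$, which is $d_{F_0}$, would be DC. So let $d=3$.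

**Step 2 (Parameters).** *We fix the scales.* Let $n$ range over $\mathcal N=\{2^m:m\ge3\}$, so $n\ge8$. For $n\in\mathcal N$ put, suppressing $n$,
$$t=n^{-3},\quad\delta=n^{-6},\quad J=I=n^2,\quad\sigma=(J+1)\delta,\quad w=\tfrac\delta4,\quad\kappa=\tfrac\delta{16t},\quad\Theta=\{j\delta:0\le j\le J\}.$$
Note that $J\delta=n^{-4}=t/n$.

**Step 3 (The function $\varphi$).** *We build the modified cylinder as a one-variable DC function of small slope.* Let
$$P(s)=\max_{0\le j\le J}(2j\delta s-j^2\delta^2)=s^2-\min_j(s-j\delta)^2=s^2-\operatorname{dist}(s,\Theta)^2 .$$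
As a maximum of affine functions with slopes $\ge0$, $P$ is convex and nondecreasing. The term $j=0$ gives $P\ge0$. For $s\le0$ all terms are $\le0$, so $P=0$ there. Also $P(J\delta)=J^2\delta^2$. Let $\hat P=\min(P,J^2\delta^2)$. By monotonicity, $\hat P=P$ on $(-\infty,J\delta]$ and $\hat P=J^2\delta^2$ on $[J\delta,\infty)$. Then
$$s^2-\hat P(s)\ge\operatorname{dist}(s,\Theta)^2\ \ (s\in\mathbb R),\qquad\hat P(s)=s^2\ \ (s\in\Theta). \tag{2}$$
For $s\le J\delta$ the first relation is an equality. For $s>J\delta$ we have $\operatorname{dist}(s,\Theta)=s-J\delta$ and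
$$s^2-J^2\delta^2-(s-J\delta)^2=2J\delta(s-J\delta)\ge0 .$$

Put $\varphi_n(s)=t-\sqrt{t^2-\hat P(s)}\ge0$, which is well defined because $\hat P\le J^2\delta^2=t^2/n^2<t^2$. Then $\varphi_n=0$ for $s\le0$, and $\varphi_n$ equals a constant $h_n\in[0,t]$ for $s\ge J\delta$. Since $p\mapsto t-\sqrt{t^2-p}$ is convex and increasing on $[0,t^2)$ and $P$ is convex, $\varphi_n$ is convex on $(-\infty,J\delta]$. Near $J\delta$ on the left the maximum in $P$ is attained at $j=J$, so the left derivative of $P$ at $J\delta$ is $2J\delta$, and that of $\varphi_n$ is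
$$\lambda_n=\frac{2J\delta}{2\sqrt{t^2-J^2\delta^2}}=\frac{1/n}{\sqrt{1-n^{-2}}}\le\frac2n .$$
Put $\beta_n(s)=\lambda_n(s-J\delta)^+$ and $\alpha_n=\varphi_n+\beta_n$, so that $\varphi_n=\alpha_n-\beta_n$. The function $\alpha_n$ is convex: it equals the convex $\varphi_n$ up to $J\delta$, and then continues as an affine function whose slope is the left derivative $\lambda_n$. Both $\alpha_n$ and $\beta_n$ vanish for $s\le0$ and have slopes in $[0,\lambda_n]$, so $0\le\alpha_n,\beta_n\le\lambda_ns^+$.

Put $\varphi(s)=\sum_{n\in\mathcal N}\varphi_n(s-\frac1n)$. Since $(s-\frac1n)^+\le|s|$ and $\sum_{n\in\mathcal N}\lambda_n\le\sum_{n\in\mathcal N}\frac2n<\infty$, the sums $\sum\alpha_n(\cdot-\frac1n)$ and $\sum\beta_n(\cdot-\frac1n)$ converge locally uniformly. Their limits are convex, so $\varphi$ is DC.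

**Step 4 (The function $R$).** *We build the ridges as a one-variable DC function.* Let
$$T(u)=\kappa(w-|u|)^+=\kappa\big[(u+w)^++(u-w)^+\big]-2\kappa u^+,\qquad R_n(u)=\sum_{i=0}^{I-1}T(u-i\sigma).$$
Since $\sigma>2w$, the tents are disjoint. Hence
$$0\le R_n\le\kappa w,\qquad R_n(i\sigma)=\kappa w\ \ (0\le i\le I-1),\qquad\{R_n>0\}=\bigcup_{i=0}^{I-1}(i\sigma-w,i\sigma+w).$$
Because $(I-1)\sigma+w=(n^2-1)(n^2+1)n^{-6}+\frac14n^{-6}=n^{-2}-n^{-6}+\frac14n^{-6}<n^{-2}$, we have
$$\{R_n>0\}\subset\big[-\tfrac14n^{-6},\,n^{-2}\big]. \tag{3}$$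
Put $R(u)=\sum_{n\in\mathcal N}R_n(u-\frac1n)$. By the formula for $T$, $R_n(\cdot-\frac1n)$ is a difference of two convex functions which vanish on $(-\infty,\frac1n-w]\supset(-\infty,0]$ and are Lipschitz with constant $2\kappa I=\frac1{8n}$. They are bounded by $\frac{|u|}{8n}$, and $\sum_{\mathcal N}\frac1{8n}<\infty$. So both sums of convex parts converge locally uniformly to convex functions, and $R$ is DC.

Therefore $g(x_1,x_2)=\varphi(x_2)+R(x_1-x_2)$ is DC on $\mathbb R^2$. Let $F$ be its graph.

**Step 5 (Local form of $g$).** *We check that near the $n$th block the other blocks contribute only a constant.* Fix $n\in\mathcal N$ and put $M=I(J+1)-1=n^4+n^2-1$, so $M\delta\le n^{-2}+n^{-4}$. Write a point $y=(y_1,y_2)$ as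
$$y_2=\tfrac1n+s,\qquad y_1=\tfrac2n+y',\qquad\text{so that}\qquad y_1-y_2=\tfrac1n+y'-s .$$
With $z_n=\sum_{m\in\mathcal N,\,m>n}h_m$ we claim
$$g(y)=z_n+\varphi_n(s)+R_n(y'-s)\quad\text{whenever }|s|<t\text{ and }|y'-x|<t\text{ for some }x\in[0,M\delta]. \tag{4}$$

*The terms of $\varphi$.* The term with index $n$ is $\varphi_n(s)$. For $m\ne n$ the function $\varphi_m(\cdot-\frac1m)$ is $0$ to the left of $\frac1m$ and $h_m$ to the right of $\frac1m+m^{-4}$, and we have $|y_2-\frac1n|<n^{-3}$. If $m\le n/2$, then $\frac1m\ge\frac2n\ge\frac1n+n^{-3}$, so the value is $0$. If $m\ge2n$, then $\frac1m+m^{-4}\le\frac1{2n}+\frac1{16n^4}\le\frac1n-n^{-3}$, because $\frac1{n^2}+\frac1{16n^3}\le\frac12$; so the value is $h_m$.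

*The terms of $R$.* The term with index $n$ is $R_n(y'-s)$. Put $u=y_1-y_2$. Since $y'\in(-t,M\delta+t)$ and $s\in(-t,t)$,
$$\tfrac1n-2n^{-3}<u<\tfrac1n+n^{-2}+n^{-4}+2n^{-3}.$$
By (3), $R_m(\cdot-\frac1m)$ vanishes off $[\frac1m-\frac14m^{-6},\frac1m+m^{-2}]$. If $m\ge2n$, then $\frac1m+m^{-2}\le\frac1{2n}+\frac1{4n^2}\le\frac1n-2n^{-3}$, because $\frac1{4n}+\frac2{n^2}\le\frac12$ for $n\ge8$; so $u$ lies to the right of the interval. If $m\le n/2$, then $\frac14m^{-6}\le\frac18\cdot\frac1m$, so
$$\tfrac1m-\tfrac14m^{-6}\ge\tfrac78\cdot\tfrac1m\ge\tfrac7{4n}\ge\tfrac1n+n^{-2}+n^{-4}+2n^{-3},$$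
because $n^{-1}+2n^{-2}+n^{-3}\le\frac34$ for $n\ge8$; so $u$ lies to the left of the interval. In both cases $R_m(u-\frac1m)=0$. This proves (4).

From now on, for $x\in[0,M\delta]$, let
$$p_x=\big(\tfrac2n+x,\ \tfrac1n,\ z_n+t\big),\qquad D(x)=d_F(p_x).$$

**Step 6 (Dips at the multiples of $\delta$).** *We show that $D(k\delta)\le t-\frac{\kappa w}2$ for integers $0\le k\le M$.* Write $k=i(J+1)+j$ with $0\le i\le I-1$, $0\le j\le J$; then $k\delta=i\sigma+j\delta$. Take the point of $F$ with $y'=k\delta$ and $s=j\delta\in\Theta$. Here $|s|\le J\delta=t/n<t$, so (4) applies with $x=k\delta$. Since $y'-s=i\sigma$, the height of this point is $z_n+\varphi_n(s)+\kappa w$. By (2),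
$$a:=t-\varphi_n(s)=\sqrt{t^2-\hat P(s)}=\sqrt{t^2-s^2}\ge\tfrac{\sqrt3}2t .$$
Also $\kappa w=\frac{\delta^2}{64t}=\frac{n^{-9}}{64}=\frac{t^3}{64}\le\frac t2$, so $2a-\kappa w\ge t$. Hence
$$D(k\delta)^2\le s^2+(a-\kappa w)^2=t^2-\kappa w(2a-\kappa w)\le t^2-t\kappa w\le\big(t-\tfrac{\kappa w}2\big)^2 .$$

**Step 7 (No dips halfway).** *We show that $D(x)\ge t$ for $x=(k+\frac12)\delta$ with integers $0\le k\le M-1$.* Let $q=(y,g(y))\in F$. If $|s|\ge t$ or $|y'-x|\ge t$, then $|p_x-q|\ge t$, since $s$ and $y'-x$ are, up to sign, coordinates of $p_x-q$. Otherwise (4) applies. Put $r=R_n(y'-s)\in[0,\kappa w]$ and note that $0\le t-\varphi_n(s)=\sqrt{t^2-\hat P(s)}\le t$. Using $(a-r)^2\ge a^2-2ar\ge a^2-2tr$ for $0\le a\le t$, and then (2),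
$$|p_x-q|^2=(y'-x)^2+s^2+(t-\varphi_n(s)-r)^2\ge t^2+(y'-x)^2+\big(s^2-\hat P(s)\big)-2tr$$
$$\ge t^2+(y'-x)^2+\operatorname{dist}(s,\Theta)^2-2tr .$$
If $r=0$, this is $\ge t^2$. If $r>0$, there is $i$ with $|y'-s-i\sigma|<w$. Choose $\theta\in\Theta$ with $|s-\theta|=\operatorname{dist}(s,\Theta)$. Since $\theta+i\sigma\in\delta\mathbb Z$ while $x\in\frac\delta2+\delta\mathbb Z$,
$$\tfrac\delta2\le|x-\theta-i\sigma|\le|x-y'|+|y'-s-i\sigma|+|s-\theta| .$$
So $|x-y'|+\operatorname{dist}(s,\Theta)\ge\frac\delta2-w=\frac\delta4$, and therefore $(y'-x)^2+\operatorname{dist}(s,\Theta)^2\ge\frac12\big(\frac\delta4\big)^2=\frac{\delta^2}{32}$. On the other hand $2tr\le2t\kappa w=\frac{\delta^2}{32}$. Again $|p_x-q|\ge t$.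

**Step 8 (Contradiction with Lemma 4).** *We add up the gains.* By Steps 6 and 7, for $1\le k\le M-1$,
$$D((k-\tfrac12)\delta)+D((k+\tfrac12)\delta)-2D(k\delta)\ge2t-2\big(t-\tfrac{\kappa w}2\big)=\kappa w=\frac{\delta^2}{64t}.$$
Suppose $d_F=c_1-c_2$ with $c_1,c_2$ convex on $\mathbb R^3$. All points $p_x$, for all $n\in\mathcal N$, lie in one fixed open ball $U$, because $z_n\le\sum_{m\in\mathcal N}m^{-3}$ and the other coordinates are bounded. On $U$ the convex function $c_1$ is $\Lambda$-Lipschitz for some $\Lambda<\infty$. Lemma 4 with $K=M$, $A=\kappa w$ gives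
$$2\Lambda\ge(M-1)\frac{2\kappa w}\delta=(M-1)\frac\delta{32t}\ge n^4\cdot\frac{n^{-3}}{32}=\frac n{32}\qquad\text{for all }n\in\mathcal N,$$
which is impossible. Hence $d_F$ is not DC. $\blacksquare$

## 6. Prescribed modulus of continuity of the gradient: proof of Theorem 3

The function of Theorem 2 has corners. We now smooth the two profiles, cut each block off so that its influence is local, and keep an exact account of the gradient.

**Step 1 (The case $\omega(r)=O(r)$).** *Here the statement is true by (K2).* Since $\omega$ is concave with $\omega(0)=0$, the quotient $\omega(r)/r$ is nonincreasing. So $\omega(r)=O(r)$ at $0$ gives $\omega(r)\le Lr$ for all $r>0$ with some $L$. Then $\nabla g$ is $L$-Lipschitz, $g-\frac L2|x|^2$ is concave, $g$ is semiconcave, and $d_F$ is DC by (K2).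

From now on $\omega(r)\ne O(r)$. Since $\omega(r)/r$ is nonincreasing in $r$, it increases to $\infty$ as $r\downarrow0$. The remaining steps construct $g$. Once $d_F$ is known not to be DC on convex neighborhoods of $0$, it is not DC on $\mathbb R^d$, so the quoted statement is false.

**Step 2 (Parameters).** *We fix the scales; the only freedom left is $\varepsilon_n$, which will be chosen after all constants.* Fix $C^\infty$ functions

* $\eta:\mathbb R\to[0,1]$ with $\eta=1$ on $[-1,1]$ and support in $[-2,2]$;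
* $\beta:\mathbb R\to[0,1]$ supported in $(-\frac14,\frac14)$ with $\beta(0)=1$;
* $\chi:\mathbb R^{d-1}\to[0,1]$ supported in $B(0,1)$ with $\chi=1$ on $B(0,\frac12)$.

Below, $C,C_1,C_2$ are constants depending only on $d,\eta,\beta,\chi$; $C$ may change from line to line. For integers $n\ge2$ put
$$\rho=\rho_n=4^{-n},\qquad t=t_n=\rho_n^2\le\rho_n/16,$$
choose $\varepsilon=\varepsilon_n\in(0,\rho_n]$ (to be restricted further in (8)), and put
$$E=\varepsilon t\le\tfrac t4,\quad J=J_n\in\mathbb N\text{ with }J\ge\tfrac1{\rho\varepsilon},\quad\delta=\tfrac EJ,\quad\sigma=(2J+1)\delta\le3E,\quad I=\Big\lfloor\frac\rho{4\sigma}\Big\rfloor,\quad K=I(2J+1).$$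
The marked lines will be $s=j\delta$ with $|j|\le J$, that is, $|s|\le E$. The number $\varepsilon$ is the angle of cylinder used, and $J$ is taken so large that the ridges cost no more than $\varepsilon$. As $\sigma\le3\varepsilon t\le\rho/8$, we have $I\ge1$, and the length $\ell:=K\delta=I\sigma$ satisfies $\ell\le\frac\rho4$ and $\ell\ge\frac\rho4-\sigma\ge\frac\rho8$. Also $K\ge3$ and $\delta/t=\varepsilon/J\le\varepsilon$.

**Step 3 (The cylinder profile).** *We replace $\operatorname{dist}(s,\Theta)^2$ by a smooth periodic function and cut off at $|s|\sim E$.* Let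
$$P(s)=s^2-\frac{\delta^2}{\pi^2}\sin^2\frac{\pi s}\delta .$$
From $|\sin a|\le|a|$ we get $0\le P\le s^2$. Further $P'(s)=2s-\frac\delta\pi\sin\frac{2\pi s}\delta$, so $|P'|\le4|s|$, and $P''=2-2\cos\frac{2\pi s}\delta\in[0,4]$. Since $|\sin\pi v|\ge2\operatorname{dist}(v,\mathbb Z)$,
$$s^2-P(s)\ge\frac4{\pi^2}\operatorname{dist}(s,\delta\mathbb Z)^2,\qquad P(s)=s^2\text{ for }s\in\delta\mathbb Z. \tag{5}$$
Let $\Psi(p)=t-\sqrt{t^2-p}$ on $[0,t^2)$, and let $\varphi_n(s)=\eta(s/E)\Psi(P(s))$ for $|s|<t$ and $\varphi_n(s)=0$ otherwise. Since $2E\le t/2$, this is smooth and supported in $[-2E,2E]$. For $|s|\le2E$ we have $P\le4E^2\le t^2/4$, and for $0\le p\le t^2/4$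
$$0\le\Psi=\frac p{t+\sqrt{t^2-p}}\le\frac pt,\qquad0\le\Psi'=\frac1{2\sqrt{t^2-p}}\le\frac1t,\qquad0\le\Psi''=\frac1{4(t^2-p)^{3/2}}\le\frac1{t^3}.$$
So on $[-2E,2E]$ we have $\varphi_n\le4E^2/t=4\varepsilon^2t$. Next,
$$|\varphi_n'|\le\frac{|\eta'|}E\Psi+\Psi'|P'|\le\frac C{\varepsilon t}\,\varepsilon^2t+\frac{8E}t\le C\varepsilon,$$
$$|\varphi_n''|\le\frac{|\eta''|}{E^2}\Psi+\frac{2|\eta'|}E\Psi'|P'|+\Psi''(P')^2+\Psi'P''\le\frac C{\varepsilon^2t^2}\,\varepsilon^2t+\frac CE\cdot\frac{8E}t+\frac{64E^2}{t^3}+\frac4t\le\frac Ct .$$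
Integrating over $[-2E,2E]$, we obtain
$$0\le\varphi_n\le C\varepsilon^2t,\qquad|\varphi_n'|\le C\varepsilon,\qquad|\varphi_n''|\le\frac Ct,\qquad\int|\varphi_n''|\le C\varepsilon. \tag{6}$$
Moreover $0\le\varphi_n\le\Psi(P)\le t$ on $(-t,t)$, with $\varphi_n=\Psi(P)$ for $|s|\le E$. So for $|s|<t$
$$0\le t-\varphi_n(s)\le t,\qquad(t-\varphi_n(s))^2\ge t^2-P(s),\ \text{ with equality if }|s|\le E.$$

**Step 4 (The ridge profile).** *We use smooth bumps of width $\sim\delta$ and height $\sim\delta^2/t$.* Let $c_0=\frac1{200}$ and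
$$R_n(u)=c_0\frac{\delta^2}t\sum_{i=0}^I\beta\Big(\frac{u-i\sigma}\delta\Big).$$
The summands have disjoint supports because $\sigma\ge3\delta$. Since $\frac{\delta^2}t=\big(\frac\delta t\big)^2t\le\varepsilon^2t$,
$$0\le R_n\le c_0\frac{\delta^2}t\le C\varepsilon^2t,\qquad|R_n'|\le C\frac\delta t\le C\varepsilon,\qquad|R_n''|\le\frac Ct .$$
The function $R_n''$ lives on $I+1$ intervals of length at most $\delta/2$, and $(I+1)\delta\le2I\delta=\frac{2\ell}{2J+1}$. With $\ell\le\rho/4$ and $t=\rho^2$ this gives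
$$\int|R_n''|\le\frac{C(I+1)\delta}t\le\frac{2C\ell}{(2J+1)t}\le\frac C{J\rho}\le C\varepsilon. \tag{7}$$

**Step 5 (The function $g$).** *We place the blocks in disjoint annuli and estimate two derivatives.* Let $x^n=4\rho_ne_1$, $\chi_n(x)=\chi((x-x^n)/\rho_n)$, and
$$g_n(x)=\chi_n(x)\big[\varphi_n(x_2)+R_n(x_1-4\rho_n-x_2)\big],\qquad g=\sum_{n\ge2}g_n .$$
The support of $g_n$ lies in $\overline B(x^n,\rho_n)\subset\{3\rho_n\le|x|\le5\rho_n\}$, and these annuli are pairwise disjoint because $5\rho_{n+1}<3\rho_n$. Thus $g$ has compact support, $g(0)=0$, and $g$ is $C^\infty$ off $0$. Put $v=e_1-e_2$. With $|\nabla\chi_n|\le C/\rho$, $|D^2\chi_n|\le C/\rho^2$, $\varepsilon\le\rho$, $t\le\rho\le1$ and the bounds of Steps 3 and 4, the product rule gives first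
$$|\nabla g_n|\le\frac C\rho\,\varepsilon^2t+C\varepsilon\le C_1\varepsilon_n .$$
For the second derivatives,
$$D^2g_n=\chi_n\big(\varphi_n''\,e_2e_2^T+R_n''\,vv^T\big)+Q_n,\qquad|Q_n|\le C\Big(\frac\varepsilon\rho+\frac{\varepsilon^2t}{\rho^2}\Big)\le C_2,$$
where $Q_n$ collects the terms in which at least one derivative falls on $\chi_n$. Since $|\varphi_n''|,|R_n''|\le C/t$ and $t\le1$, enlarging $C_1$ if necessary gives $|D^2g_n|\le C_1/t_n$.

**Step 6 (Modulus of $\nabla g$).** *We choose $\varepsilon_n$.* Since $|\nabla g_n|\le C_1\varepsilon_n\le C_14^{-n}$ and $|g_n|\le C\varepsilon_n^2t_n$, the series $\sum g_n$ and $\sum\nabla g_n$ converge uniformly, so $g\in C^1$. The constant $C_1$ and the number $t_n$ do not depend on $\varepsilon_n$ and $J_n$, and $\omega(r)/r\to\infty$ as $r\downarrow0$. So we may choose $\varepsilon_n\in(0,\rho_n]$ so small that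
$$\frac{\omega(r)}r\ge\frac{2C_1}{t_n}\qquad\text{for }0<r\le2\varepsilon_nt_n, \tag{8}$$
and then $J_n$. Let $r=|x-y|>0$ and $r'=\min(r,2\varepsilon_nt_n)$. The Lipschitz bound and the sup bound for $\nabla g_n$ give
$$|\nabla g_n(x)-\nabla g_n(y)|\le\min\Big(\frac{C_1}{t_n}r,\ 2C_1\varepsilon_n\Big)=\frac{C_1}{t_n}r'\le\tfrac12\omega(r')\le\tfrac12\omega(r).$$
For given $x,y$ at most two of the $g_n$ have $x$ or $y$ in their support. So $|\nabla g(x)-\nabla g(y)|\le\omega(|x-y|)$.

**Step 7 ($g$ is DC).** *We find one convex function $c$ such that $c+g$ and $c-g$ are both convex.* Put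
$$A_n(s)=\tfrac12\int|s-\tau|\,|\varphi_n''(\tau)|\,d\tau,\qquad B_n(u)=\tfrac12\int|u-\tau|\,|R_n''(\tau)|\,d\tau .$$
These are convex and $C^2$, with $A_n''=|\varphi_n''|$ and $B_n''=|R_n''|$. The supports of $\varphi_n''$ and $R_n''$ lie in $[-1,1]$, so by (6) and (7) we have $A_n(s)\le C\varepsilon_n(|s|+1)$ and $B_n(u)\le C\varepsilon_n(|u|+1)$. As $\sum\varepsilon_n<\infty$,
$$c(x)=\sum_n\big[A_n(x_2)+B_n(x_1-4\rho_n-x_2)\big]+\tfrac{C_2}2|x|^2$$
is a locally uniformly convergent sum of convex functions, hence convex and continuous.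

Every $x\ne0$ has a convex neighborhood meeting at most one $\operatorname{supp}g_n$. If it meets none, then $c\pm g=c$ is convex there. If it meets $\operatorname{supp}g_n$, then there
$$c\pm g=\Big[A_n(x_2)+B_n(x_1-4\rho_n-x_2)+\tfrac{C_2}2|x|^2\pm g_n\Big]+(\text{convex}),$$
and the bracket is $C^2$ with Hessian
$$\big(|\varphi_n''|\pm\chi_n\varphi_n''\big)e_2e_2^T+\big(|R_n''|\pm\chi_nR_n''\big)vv^T+\big(C_2\,\mathrm{Id}\pm Q_n\big)\ge0,$$
because $0\le\chi_n\le1$ and $|Q_n|\le C_2$. So $c\pm g$ is locally convex on $\mathbb R^{d-1}\setminus\{0\}$, and hence convex on every line that misses $0$, since a function of one real variable that is convex near each point is convex. Because $d-1\ge2$, a line through $0$ is a limit of parallel lines missing $0$. As $c\pm g$ is continuous, the convexity inequality passes to the limit. Thus $c\pm g$ is convex on all lines, that is, convex, and $g=\frac12[(c+g)-(c-g)]$ is DC.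

**Step 8 (Local form).** *We describe $F$ as seen from the segment above the $n$th block.* Fix $n\ge2$. For $\xi\in[0,\ell]$ let $p_\xi=(x^n+\xi e_1,\,t)\in\mathbb R^d$ and $D(\xi)=d_F(p_\xi)$. For $y\in\mathbb R^{d-1}$ write $y_1=4\rho+y'$ and $y_2=s$. If $|y-(x^n+\xi e_1)|<t$, then $|s|<t$ and
$$|y-x^n|<\ell+t\le\tfrac\rho4+\tfrac\rho{16}<\tfrac\rho2,$$
so $\chi_n(y)=1$ and the other $g_m$ vanish at $y$. Hence
$$g(y)=\varphi_n(s)+R_n(y'-s). \tag{9}$$

**Step 9 (Dips at the multiples of $\delta$).** *We show that $D(k\delta)\le t-\frac{c_0\delta^2}{2t}$ for integers $0\le k\le K$.* Since $0\le k\le I(2J+1)$, letting $i(2J+1)$ be the multiple of the odd number $2J+1$ nearest to $k$ gives $k=i(2J+1)+j$ with $0\le i\le I$, $|j|\le J$. Take $y=x^n+k\delta e_1+j\delta e_2$. Its distance from $x^n+k\delta e_1$ is $|j|\delta\le E<t$, so (9) applies with $s=j\delta$ and $y'-s=i\sigma$. Since $|s|\le E$ and $s\in\delta\mathbb Z$,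
$$a:=t-\varphi_n(s)=\sqrt{t^2-P(s)}=\sqrt{t^2-s^2}\ge\tfrac{\sqrt{15}}4t,\qquad r:=R_n(i\sigma)=c_0\frac{\delta^2}t\le\frac t{200}.$$
So $2a-r\ge t$ and
$$D(k\delta)^2\le s^2+(a-r)^2=t^2-r(2a-r)\le t^2-tr\le\big(t-\tfrac r2\big)^2 .$$

**Step 10 (No dips halfway).** *We show that $D(\xi)\ge t$ for $\xi=(k+\frac12)\delta$ with integers $0\le k\le K-1$.* Let $q=(y,g(y))$. If $|y-(x^n+\xi e_1)|\ge t$, then $|p_\xi-q|\ge t$. Otherwise (9) holds. Put $r=R_n(y'-s)$. Dropping the squares of the coordinates $y_3,\dots,y_{d-1}$, using $0\le t-\varphi_n(s)\le t$ as in Section 5, and then $(t-\varphi_n)^2\ge t^2-P$ and (5),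
$$|p_\xi-q|^2\ge(y'-\xi)^2+s^2+(t-\varphi_n(s))^2-2tr\ge t^2+(y'-\xi)^2+\tfrac4{\pi^2}\operatorname{dist}(s,\delta\mathbb Z)^2-2tr .$$
If $r=0$, this is $\ge t^2$. If $r>0$, then $|y'-s-i\sigma|<\frac\delta4$ for some $i$. Let $\theta\in\delta\mathbb Z$ be nearest to $s$. As $\theta+i\sigma\in\delta\mathbb Z$,
$$\tfrac\delta2\le|\xi-\theta-i\sigma|\le|\xi-y'|+|y'-s-i\sigma|+|s-\theta|,$$
so $|y'-\xi|+\operatorname{dist}(s,\delta\mathbb Z)\ge\frac\delta4$. Since $\frac4{\pi^2}<1$, the two square terms sum to at least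
$$\frac4{\pi^2}\cdot\frac12\Big(\frac\delta4\Big)^2=\frac{\delta^2}{8\pi^2}\ge\frac{\delta^2}{100}=2c_0\delta^2\ge2tr .$$
Again $|p_\xi-q|\ge t$.

**Step 11 (Contradiction with Lemma 4).** *We add up the gains inside an arbitrary convex neighborhood of $0$.* By Steps 9 and 10, for $1\le k\le K-1$ the second differences in Lemma 4 are at least $A:=c_0\delta^2/t$. Suppose $d_F=c_1-c_2$ with $c_1,c_2$ convex on an open convex neighborhood $V$ of $0\in\mathbb R^d$. Then $c_1$ is $\Lambda$-Lipschitz on some open ball $U\subset V$ centered at $0$. The points $p_\xi$, $0\le\xi\le\ell_n$, satisfy $|p_\xi|\le4\rho_n+\ell_n+t_n\to0$, so for all large $n$ the segments lie in $U$. Lemma 4, together with $K-1\ge K/2$, yields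
$$2\Lambda\ge(K-1)\frac{2c_0\delta}t\ge c_0\frac{K\delta}t=c_0\frac{\ell_n}{t_n}\ge\frac{c_0\,\rho_n/8}{\rho_n^2}=\frac{c_0}{8\rho_n}\to\infty,$$
a contradiction. So $d_F$ is not DC on any open convex neighborhood of $0$.

**Step 12 (All Hölder classes at once).** *We choose a particular $\omega$.* Let $\omega(0)=0$, $\omega(r)=r\log(1/r)$ for $0<r\le1/e$, and $\omega(r)=1/e$ for $r\ge1/e$. On $(0,1/e]$ we have $\omega'=\log(1/r)-1\ge0$, with value $0$ at $1/e$, and $\omega''=-1/r<0$. So $\omega$ is concave and nondecreasing, $\omega(0+)=0$, and $\omega(r)/r=\log(1/r)\to\infty$. For each $\alpha\in(0,1)$ the function $r^{1-\alpha}\log(1/r)$ is bounded on $(0,1/e]$ and $\omega$ is constant afterwards, so $\omega(r)\le C_\alpha r^\alpha$ for all $r\ge 0$. The corresponding $g$ is a counterexample in $\bigcap_{\alpha<1}C^{1,\alpha}$, smooth off $0$. $\blacksquare$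

## 7. Graphs as WDC sets

**Definition (WDC set, Pokorný–Rataj).** A closed set $F\subset\mathbb R^d$ is WDC if $F=f^{-1}(0)$ for some DC function $f\ge0$ having $0$ as a weakly regular value: there are no $x_i\to x\in F$ with $f(x_i)>0$ and Clarke subgradients $v_i\in\partial f(x_i)$ with $v_i\to0$. Here the Clarke subgradients of a locally Lipschitz function at a point are the convex combinations of limits of gradients taken at nearby points of differentiability. For instance, $f(u)=|u|$ on $\mathbb R$ has $\partial f(u)=\{\pm1\}$ (the sign of $u$) for $u\ne0$, so $0$ is a weakly regular value and $\{0\}$ is WDC.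

The graph $F$ of *any* DC function $g$ is WDC, with $f(x,z)=|z-g(x)|$. First, $f$ is DC: if $z-g(x)=a_1-a_2$ with $a_1,a_2$ convex, then $|a_1-a_2|=2\max(a_1,a_2)-(a_1+a_2)$. Clearly $f\ge0$ and $f^{-1}(0)=F$. Near a point off $F$, $f$ equals $z-g(x)$ or $-(z-g(x))$ with a fixed sign. All nearby gradients then have last coordinate $1$, or all have last coordinate $-1$, and the same holds for Clarke subgradients. These have norm at least $1$ and cannot tend to $0$. So Theorem 2 also shows that for every $d\ge3$ there are WDC sets in $\mathbb R^d$ whose distance function is not DC.
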